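\title{Specker trees of infinite rank}

\begin{abstract}
The Specker tree of a set $X$ records the ways in which $X$ is, up to a bijection, an iterated power set. In ZF this tree is well-founded, and under the axiom of choice its rank is finite. We show that if ZF is consistent, then so is ZF together with the existence of a Specker tree of infinite rank. More generally, for every ordinal $\alpha$ of a countable transitive model $M$ of ZFC there is a transitive model of ZF containing $M$, with the same ordinals, in which every $\beta\le\alpha$ is the rank of a Specker tree. The model is obtained from a permutation model by the Jech--Sochor embedding, followed by a forcing with finite conditions that adds surjections. We also prove in ZF that an infinite set with Hartogs number $\aleph_\gamma$ has a Specker tree of rank at most $3\cdot\gamma+2$.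
\end{abstract}

\section{Introduction}

We work in ZF, without the axiom of choice. We write $B\approx C$, $B\hookrightarrow C$ and $B\twoheadrightarrow C$ to say that there is a bijection, an injection, a surjection from $B$ to $C$. Iterated power sets are defined by $\mathcal P^0(Z)=Z$ and $\mathcal P^{k+1}(Z)=\mathcal P(\mathcal P^k(Z))$.

\begin{definition}\label{def:specker}
Let $X$ be a set, and for $Y\subseteq X$ let $[Y]=\{Y'\subseteq X: Y'\approx Y\}$. The \emph{Specker tree} of $X$ has root $[X]$, and the children of a node $[Y]$ are the classes $[Z]$, $Z\subseteq X$, with $\mathcal P(Z)\approx Y$.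
\end{definition}

Thus the tree lists the sizes of the sets whose power set has the size of $X$, then the sizes of the sets whose power set has one of those sizes, and so on. The \emph{Hartogs number} $\aleph(X)$ is the set of ordinals that inject into $X$, that is, the first ordinal that does not inject into $X$. Sierpi\'nski proved that $\aleph(X)\hookrightarrow\mathcal P^3(X)$, so that $\aleph(X)<\aleph(\mathcal P^3(X))$. It follows that every Specker tree is well-founded (Lemma~\ref{lem:rank}), and its nodes have ordinal ranks: the rank of a node is the supremum of the ordinals $\mathrm{rank}(c)+1$ over its children $c$. We write $\mathrm{rk}(X)$ for the rank of the root. For finite $k$, we have $\mathrm{rk}(X)\ge k$ exactly when $X\approx\mathcal P^k(Z)$ for some $Z$ (Lemma~\ref{lem:rank}), so finite ranks count how many times in a row one can undo the power set operation.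

For a finite set the tree is a finite path, since $n<2^n$ and $2^n$ determines $n$. A set with $16$ elements gives the path of sizes $16,4,2,1,0$ and has rank $4$; a set with $3$ elements has rank $0$. Also $\mathrm{rk}(\omega)=0$: if $\mathcal P(Z)\approx\omega$, then $Z$ is infinite and injects into $\omega$, so $Z\approx\omega\approx\mathcal P(Z)$, against Cantor's theorem.

Under the axiom of choice every rank is finite. Suppose that $\mathrm{rk}(X)\ge\omega$, and let $\kappa_k$ be the least cardinal with $\mathcal P^k(\kappa_k)\approx X$. A sequence of ordinals cannot decrease strictly forever, so $\kappa_j\le\kappa_k$ for some $j<k$. Then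
\[
\mathcal P(X)\approx\mathcal P^{j+1}(\kappa_j)\hookrightarrow\mathcal P^{j+1}(\kappa_k)\hookrightarrow\mathcal P^{k}(\kappa_k)\approx X,
\]
which contradicts Cantor's theorem. In ZF the display still shows something: if $\mathcal P^j(Z_j)\approx X\approx\mathcal P^k(Z_k)$ and $j<k$, then $Z_j$ does not inject into $Z_k$. But without choice nothing in this argument forbids an infinite sequence of such sets. This leads to the question, posed in \cite{specker}, whether it is consistent with ZF that some set has a Specker tree of rank at least $\omega$.

Since well-foundedness survives the loss of choice, one might guess that finiteness of the rank survives as well. Against this, the argument above rests on the comparability of cardinals, while well-foundedness needs only Hartogs numbers. Compactness does not settle the matter: it gives a model with a set $X$ of rank at least $k$ for each standard integer $k$, but it does so even for ZFC, where the rank is then a nonstandard integer. The answer is yes.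

\begin{theorem}\label{thm:main}
If ZF is consistent, then so is ZF together with the statement ``there is a set $X$ such that for every $k\ge1$ there is a set $Z_k$ with $X\approx\mathcal P^k(Z_k)$''. Such a set $X$ has $\mathrm{rk}(X)\ge\omega$.
\end{theorem}

We deduce this from a statement about arbitrary well-founded trees. A \emph{tree} is a nonempty set $\mathbb T$ of finite sequences closed under initial segments; it is \emph{well-founded} if it has no infinite branch. For $t\in\mathbb T$ let $\mathrm{ch}(t)$ be the set of children of $t$ (its one-term extensions in $\mathbb T$) and let $\rho(t)=\sup\{\rho(s)+1:s\in\mathrm{ch}(t)\}$ be its rank. For $s\neq\emptyset$ let $s^-$ be the parent of $s$.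

\begin{theorem}\label{thm:tree}
Let $M$ be a countable transitive model of ZFC and let $\mathbb T\in M$ be a well-founded tree. There is a transitive model of ZF containing $M$, with the same ordinals, in which there are sets $X_t$ $(t\in\mathbb T)$ with $\mathcal P(X_s)\approx X_t$ whenever $s\in\mathrm{ch}(t)$. Consequently, for every ordinal $\alpha\in M$ there is such a model in which every ordinal $\beta\le\alpha$ equals $\mathrm{rk}(Y)$ for some set $Y$.
\end{theorem}

In the other direction, large rank forces many ordinals into the set.

\begin{theorem}[ZF]\label{thm:bound}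
If $X$ is infinite and $\aleph(X)=\aleph_\gamma$, then $\mathrm{rk}(X)\le3\cdot\gamma+2$. Hence if $\lambda$ is a limit ordinal and $\mathrm{rk}(X)\ge\lambda$, then $\aleph(X)\ge\aleph_\lambda$.
\end{theorem}

Section~\ref{sec:ranks} contains the ZF facts about ranks and the proof of Theorem~\ref{thm:bound}. Section~\ref{sec:reduction} reduces the other two theorems to the construction of sets $C_t$ with surjections $\mathcal P(C_s)\twoheadrightarrow C_t\twoheadrightarrow\mathcal P(C_s)$. Section~\ref{sec:base} builds a ground model with many symmetries, Section~\ref{sec:example} carries out the construction for a root with two leaves, and Sections~\ref{sec:sets} and~\ref{sec:extension} treat the general case.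

\section{Ranks in ZF}\label{sec:ranks}

The following facts are theorems of ZF.
\begin{itemize}
\item[(Z1)] If $B\hookrightarrow C$ and $B\ne\emptyset$, then $C\twoheadrightarrow B$: invert the injection on its range and send all other points to one fixed element of $B$.
\item[(Z2)] If $B\hookrightarrow C$ or $C\twoheadrightarrow B$, then $\mathcal P(B)\hookrightarrow\mathcal P(C)$, by taking images or preimages. Also $B\hookrightarrow\mathcal P(B)$.
\item[(Z3)] (Cantor--Bernstein) If $B\hookrightarrow C$ and $C\hookrightarrow B$, then $B\approx C$.
\item[(Z4)] (Cantor) There is no surjection $B\twoheadrightarrow\mathcal P(B)$, and so by (Z1) no injection $\mathcal P(B)\hookrightarrow B$.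
\item[(Z5)] (Sierpi\'nski) $\aleph(B)<\aleph(\mathcal P^3(B))$. Indeed, send $\alpha<\aleph(B)$ to the set of all families of subsets of $B$ that are well-ordered by inclusion in type $\alpha$. These sets are pairwise disjoint, and they are nonempty: if $i:\alpha\to B$ is injective, the family $\{i[\xi]:\xi<\alpha\}$ has type $\alpha$. So $\aleph(B)\hookrightarrow\mathcal P^3(B)$.
\end{itemize}

\begin{lemma}\label{lem:rank}
Let $X$ be a set.
\begin{itemize}
\item[(a)] The nodes at depth $k$ of the Specker tree of $X$ are the classes $[Z]$, $Z\subseteq X$, with $\mathcal P^k(Z)\approx X$. No class occurs at two depths.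
\item[(b)] Every nonempty set $S$ of nodes has an element with no child in $S$. Hence ranks of nodes are defined by recursion.
\item[(c)] The node $[Y]$ has rank $\mathrm{rk}(Y)$, this ordinal depends only on the cardinality of $Y$, and for every set $Y$
\begin{equation}\label{eq:rk}
\mathrm{rk}(Y)=\sup\{\mathrm{rk}(Z)+1:\mathcal P(Z)\approx Y\}.
\end{equation}
\item[(d)] If $\mathrm{rk}(X)>\beta$, then there is $Z$ with $\mathcal P(Z)\approx X$ and $\mathrm{rk}(Z)\ge\beta$. For $k<\omega$, $\mathrm{rk}(X)\ge k$ if and only if $X\approx\mathcal P^k(Z)$ for some $Z$.
\item[(e)] If $\mathbb T$ is a tree with rank function $\rho$ and $\mathcal P(X_s)\approx X_t$ whenever $s\in\mathrm{ch}(t)$, then $\mathrm{rk}(X_t)\ge\rho(t)$ for all $t\in\mathbb T$.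
\end{itemize}
\end{lemma}

\begin{proof}
(a) We use induction on $k$. A child $[Z]$ of a node $[Y]$ at depth $k$ has $\mathcal P^{k+1}(Z)\approx\mathcal P^k(Y)\approx X$. Conversely, if $\mathcal P^{k+1}(Z)\approx X$, then $\mathcal P(Z)\hookrightarrow X$, so some $Y\subseteq X$ has $Y\approx\mathcal P(Z)$; then $\mathcal P^k(Y)\approx X$, and $[Z]$ is a child of the node $[Y]$ at depth $k$. If $\mathcal P^j(Z)\approx X\approx\mathcal P^k(Z)$ with $j<k$, then $\mathcal P(X)\approx\mathcal P^{j+1}(Z)\hookrightarrow X$, against (Z4).

(b) Suppose that every node in $S$ has a child in $S$. Take $[Y]\in S$ with $\aleph(Y)$ least and pass to a child in $S$ three times. This gives $[Z]\in S$ with $\mathcal P^3(Z)\approx Y$, and $\aleph(Z)<\aleph(Y)$ by (Z5), a contradiction.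

(c) A bijection $Y\to Y'$ induces an isomorphism of Specker trees, so $\mathrm{rk}(Y)$ depends only on the cardinality of $Y$. Let $[Y]$ be a node of the tree of $X$. By the argument for (a), the nodes reached from $[Y]$ in finitely many steps are the classes $[Z]$ with $\mathcal P^k(Z)\approx Y$ for some $k$. Such a $Z$ injects into $Y$, so each of these classes has a representative contained in $Y$. Hence enlarging the class of $Z$ among subsets of $Y$ to its class among subsets of $X$ is a bijection from the tree of $Y$ onto these nodes, and it respects the child relation, which depends only on cardinalities. So $[Y]$ has rank $\mathrm{rk}(Y)$. Formula \eqref{eq:rk} follows, because every $Z$ with $\mathcal P(Z)\approx Y$ is in bijection with a subset of $Y$.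

(d) If $\mathrm{rk}(Z)+1\le\beta$ for all $Z$ with $\mathcal P(Z)\approx X$, then $\mathrm{rk}(X)\le\beta$ by \eqref{eq:rk}. This is the first statement. With \eqref{eq:rk} it shows that $\mathrm{rk}(X)\ge k+1$ if and only if $X\approx\mathcal P(Y)$ for some $Y$ with $\mathrm{rk}(Y)\ge k$, and the second statement follows by induction on $k$.

(e) By induction on $\rho(t)$ and \eqref{eq:rk}, $\mathrm{rk}(X_t)\ge\mathrm{rk}(X_s)+1\ge\rho(s)+1$ for all $s\in\mathrm{ch}(t)$.
\end{proof}

The proof of Theorem~\ref{thm:bound} makes part (b) quantitative: three steps in the tree lower the index of the Hartogs number by at least one.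

\begin{proof}[Proof of Theorem~\ref{thm:bound}]
If $X$ is infinite, every integer injects into $X$, so $\aleph(X)\ge\omega$; and $\aleph(X)$ is in bijection with no smaller ordinal, since smaller ordinals inject into $X$. So $\aleph(X)=\aleph_\gamma$ for some $\gamma$. We prove $\mathrm{rk}(X)\le3\cdot\gamma+2$ by induction on $\gamma$.

Let $[Z]$ be a node at depth $3$, so $\mathcal P^3(Z)\approx X$. Then $Z$ is infinite, and $\aleph(Z)<\aleph(X)$ by (Z5), so $\aleph(Z)=\aleph_\eta$ with $\eta<\gamma$. By induction,
\[
\mathrm{rk}(Z)+1\le 3\cdot\eta+3=3\cdot(\eta+1)\le3\cdot\gamma .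
\]
By Lemma~\ref{lem:rank}(c), nodes at depth $2$ have rank at most $3\cdot\gamma$ (this includes the case of a node without children, which has rank $0$). So nodes at depth $1$ have rank at most $3\cdot\gamma+1$, and $\mathrm{rk}(X)\le3\cdot\gamma+2$.

Now let $\lambda$ be a limit ordinal, so $\lambda\ge\omega$, and let $\mathrm{rk}(X)\ge\lambda$. Finite sets have finite rank, so $X$ is infinite; let $\aleph(X)=\aleph_\gamma$. Suppose $\gamma<\lambda$, and write $\gamma=\omega\cdot\nu+k$ with $k<\omega$. Then $3\cdot(\omega\cdot\nu)=(3\cdot\omega)\cdot\nu=\omega\cdot\nu$, so $3\cdot\gamma+2=\omega\cdot\nu+3k+2$. This is less than $\lambda$, because $\omega\cdot\nu\le\gamma<\lambda$ and $\lambda$ is a limit. So $\mathrm{rk}(X)<\lambda$, a contradiction.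
\end{proof}

\begin{remark}
For $\lambda=\omega$: if $X$ has infinite rank, then $\aleph_n\hookrightarrow X$ for every $n<\omega$. The bound $3\cdot\gamma+2$ is not sharp for $\gamma=0$. If $X\approx\mathcal P^2(Z)$ is infinite, then $Z$ is infinite, and sending $n$ to the set of $n$-element subsets of $Z$ injects $\omega$ into $\mathcal P^2(Z)$; so an infinite $X$ with $\aleph(X)=\aleph_0$ has rank at most $1$.
\end{remark}

\section{Reduction to surjections}\label{sec:reduction}

We first derive everything else from the first assertion of Theorem~\ref{thm:tree}.

\begin{proof}[Proof of the second assertion of Theorem~\ref{thm:tree} from the first]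
Let $\mathbb T\in M$ be the tree of strictly decreasing finite sequences of ordinals below $\alpha$. By induction on $\beta$, a node with last entry $\beta$ has rank $\beta$, and the root has rank $\alpha$. In the model given by the first assertion, $\mathrm{rk}(X_\emptyset)\ge\alpha$ by Lemma~\ref{lem:rank}(e). Let $\beta\le\alpha$ and let $[Y]$ be a node of the Specker tree of $X_\emptyset$ whose rank is least among the ranks that are at least $\beta$. If $\mathrm{rk}(Y)>\beta$, then by Lemma~\ref{lem:rank}(d) some child of $[Y]$ has rank at least $\beta$ and less than $\mathrm{rk}(Y)$, against the choice of $[Y]$. So $\mathrm{rk}(Y)=\beta$.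
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main} from Theorem~\ref{thm:tree}]
The last sentence of the theorem is Lemma~\ref{lem:rank}(d). Let $\mathbb T$ consist of $\emptyset$ and, for each $k\ge1$, the sequences $(k,0,\dots,0)$ of length at most $k$. This is a root with one arm of each finite length, and it has no infinite branch. Let $z_k$ be the last node of the $k$-th arm. In the model of Theorem~\ref{thm:tree}, following the arm gives $X_\emptyset\approx\mathcal P^k(X_{z_k})$ for every $k\ge1$. So the statement $\varphi$ of Theorem~\ref{thm:main} holds in that model.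

To obtain relative consistency, suppose that ZF refutes $\varphi$. Then a finite set $\Gamma$ of axioms of ZF refutes $\varphi$. The verification that the model constructed below satisfies $\Gamma+\varphi$ uses only finitely many axioms of ZFC in $M$. ZFC proves that these finitely many axioms have a countable transitive model, by reflection, the L\"owenheim--Skolem theorem and the Mostowski collapse. So ZFC proves that the inconsistent theory $\Gamma+\varphi$ has a model. Then ZFC is inconsistent, and by G\"odel's theorem so is ZF.
\end{proof}

For a tree of finite rank $n$ the first assertion of Theorem~\ref{thm:tree} is trivial: let $X_t=\mathcal P^{\,n-|t|}(\emptyset)$, where $|t|$ is the length of $t$. For the tree with arms of all finite lengths, towers of power sets of unboundedly many heights must be made to end at the same cardinality. Bijections are rigid objects to arrange, and we replace them by surjections, at the price of one more power set.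

\begin{lemma}[ZF]\label{lem:twosurj}
Let $(C_t)_{t\in\mathbb T}$ be sets with
$\mathcal P(C_s)\twoheadrightarrow C_t\twoheadrightarrow\mathcal P(C_s)$ whenever $s\in\mathrm{ch}(t)$.
Then the sets $X_t=\mathcal P(C_t)$ satisfy $\mathcal P(X_s)\approx X_t$ whenever $s\in\mathrm{ch}(t)$.
\end{lemma}

\begin{proof}
By (Z2), $\mathcal P(C_t)$ and $\mathcal P(\mathcal P(C_s))$ inject into each other. Apply (Z3).
\end{proof}

The surjections $C_t\twoheadrightarrow\mathcal P(C_s)$ can be had by definition: let $C_t$ contain a copy of $\mathcal P(C_s)$ for each child $s$ of $t$. The surjections $\mathcal P(C_s)\twoheadrightarrow C_t$ we add by forcing. We fix an infinite set $D_s$ with $D_s\hookrightarrow\mathcal P(C_s)$ and add a map of $D_s$ onto $C_t$ by finite conditions, aiming at the cycle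
\begin{equation}\label{eq:cycle}
\mathcal P(C_s)\twoheadrightarrow D_s\twoheadrightarrow C_t\twoheadrightarrow\mathcal P(C_s).
\end{equation}
The difficulty is that forcing may add subsets of $C_s$ and so destroy the last arrow. This must happen if $D_s$ is chosen carelessly: if $C_s\twoheadrightarrow D_s$, then \eqref{eq:cycle} gives $C_s\twoheadrightarrow\mathcal P(C_s)$, against (Z4). So $D_s$ has to be coded by subsets of $C_s$ and yet be out of reach of the elements of $C_s$. A set of cuts in a dense order, in a model with enough symmetry, has both properties.

\section{The ground model}\label{sec:base}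

Fix $M$ and $\mathbb T$ as in Theorem~\ref{thm:tree}. Since $M$ satisfies choice and contains no infinite branch of $\mathbb T$, the rank function $\rho$ of $\mathbb T$ exists and belongs to $M$.

\subsection{A dense order in two colors}

In $M$, let $(L,<)$ be a countable dense linear order without endpoints, partitioned as $L=A\sqcup D$ with both $A$ and $D$ dense in $L$; for instance, $L=\mathbb Q$ with $A$ the dyadic rationals. Every nonempty open interval with endpoints in $L\cup\{\pm\infty\}$ contains infinitely many points of each color. Let $\mathrm{Aut}(L)$ be the group of those order automorphisms of $L$ in $M$ that preserve $A$ and $D$.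

\begin{lemma}\label{lem:order}
\begin{itemize}
\item[(a)] The map $d\mapsto\{a\in A:a<d\}$ is an injection of $D$ into $\mathcal P(A)$.
\item[(b)] If $E,K,S\subseteq L$ are finite and $K\cap E=\emptyset$, then some element of $\mathrm{Aut}(L)$ fixes $E$ pointwise and maps $K$ to a set disjoint from $S$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) If $d<d'$, some $a\in A$ lies between them.

(b) The set $E$ cuts $L\setminus E$ into finitely many open intervals. In each such interval $J$, let $c_1<\dots<c_m$ be the points of $K\cap J$, and choose successively $c_1'<\dots<c_m'$ in $J\setminus S$ with $c_i'$ of the same color as $c_i$. The maps $c_i\mapsto c_i'$ together with the identity on $E$ form a finite partial injection $\pi$ preserving order and color. Such a map extends to any further point $x$: the neighbors of $x$ in $\mathrm{dom}\,\pi\cup\{\pm\infty\}$ determine a nonempty open interval on the side of the range, and we send $x$ to a point of its color in that interval. Doing this in $M$ alternately for $\pi$ and $\pi^{-1}$, along an enumeration of $L$, extends $\pi$ to an element of $\mathrm{Aut}(L)$.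
\end{proof}

Part (a) says that subsets of $A$ see the points of $D$; part (b) says that finitely many points of $A$ do not pin down any point of $D$.

\subsection{The permutation model}

We recall the setting. ZFA is ZF modified to allow a set $\mathbb A$ of \emph{atoms}, objects different from $\emptyset$ that have no elements. The \emph{kernel} of a model $\mathcal U$ of ZFA is the class of \emph{pure} sets, those with no atom in their transitive closure. A permutation $g$ of $\mathbb A$ in $\mathcal U$ extends to an automorphism of $\mathcal U$ by $gx=\{gy:y\in x\}$ for $x\notin\mathbb A$, and it fixes every pure set. Let $G\in\mathcal U$ be a group of permutations of $\mathbb A$, and for finite $E\subseteq\mathbb A$ let $G_E$ be the pointwise stabilizer of $E$. We say that $E$ \emph{supports} $x$ if $gx=x$ for all $g\in G_E$. Since $G_E\cap G_{E'}=G_{E\cup E'}$ and $gG_Eg^{-1}=G_{gE}$, the groups $G_E$ generate a normal filter of subgroups. The associated \emph{permutation model} $\mathcal V$ consists of those $x$ such that $x$ and every member of its transitive closure has a finite support. It is a model of ZFA containing the atoms and the kernel.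 If $E$ supports $x$ then $gE$ supports $gx$, so each $g\in G$ maps $\mathcal V$ onto $\mathcal V$.

Let $\mathcal U$ be the standard model of ZFA with choice that has kernel $M$ and atoms indexed by $\mathbb T\times L$. It is built inside $M$: the atoms are the pairs $(0,i)$ with $i\in\mathbb T\times L$, the other objects are the pairs $(1,x)$ with $x$ a set of objects already constructed, and the elements of $(1,x)$ in $\mathcal U$ are the members of $x$. We identify the kernel with $M$. The atoms with index in $\{t\}\times L$ form a copy $(L_t,<_t,A_t,D_t)$ of $(L,<,A,D)$. Let $G$ be the product, taken in $M$, of one copy of $\mathrm{Aut}(L)$ for each $t\in\mathbb T$, acting on $\mathbb A=\bigsqcup_tL_t$ componentwise, and let $\mathcal V$ be the permutation model given by $G$ and finite supports. The function $t\mapsto(A_t,D_t,<_t)$ is in $\mathcal V$: it is fixed by $G$, and its transitive closure consists of objects built by finitely many pairings from atoms, pure sets and the $G$-fixed sets $A_t,D_t,<_t$.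

\begin{remark}
The order is what ties $D_t$ to $A_t$. If $G$ contained all permutations of $L_t$ that preserve the colors, $\mathcal V$ would have no injection $i:D_t\to\mathcal P(A_t)$: if $E$ supports $i$ and $d\ne d'$ lie in $D_t\setminus E$, the transposition of $d$ and $d'$ fixes $i$ and $i(d)$, so $i(d')=i(d)$.
\end{remark}

\subsection{Passage to ZF}

For a set $S$ let $H_0(S)=S$, $H_{\beta+1}(S)=H_\beta(S)\cup\mathcal P(H_\beta(S))$, and take unions at limits. We use the First Embedding Theorem of Jech and Sochor \cite[Thm.~6.1]{jech} in the following form. \emph{Let $\mathcal U$ be a model of ZFA with choice, with set of atoms $\mathbb A$ and kernel $M$, let $\mathcal V\subseteq\mathcal U$ be a permutation model and let $\theta$ be an ordinal of $M$. Then there are a symmetric extension $N\supseteq M$, which is a model of ZF, a set $\tilde{\mathbb A}\in N$, and an $\in$-isomorphism $j$ of $H_\theta(\mathbb A)^{\mathcal V}$ onto $H_\theta(\tilde{\mathbb A})^N$ with $j[\mathbb A]=\tilde{\mathbb A}$.} A symmetric extension lies between $M$ and a generic extension of $M$, so $N$ is a countable transitive model of ZF with the same ordinals as $M$.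

Only an initial part of $\mathcal V$ is transferred, so $\theta$ must bound the construction of Section~\ref{sec:sets}. Fix a limit ordinal $\delta$ with $\mathbb T\in V_\delta^M$, put
\[
\beta_t=\delta+\omega\cdot(\rho(t)+1)\quad(t\in\mathbb T),\qquad \theta=\beta_\emptyset+\omega,
\]
and apply the theorem. Write $H_\beta$ for $H_\beta(\tilde{\mathbb A})^N$. Let $G$ act on $H_\theta$ by $gx=j(g\,j^{-1}(x))$; this makes sense because $g$ maps each $H_\beta(\mathbb A)^{\mathcal V}$ onto itself, by induction on $\beta$ and $g\mathcal V=\mathcal V$. From now on the elements of $\tilde{\mathbb A}=H_0$ are called \emph{atoms}, the symbols $L_t,A_t,D_t,<_t$ denote the images under $j$, and supports refer to the action on $H_\theta$. An $x\in H_\theta$ is \emph{invariant} if $gx=x$ for all $g\in G$. For $t\in\mathbb T$ put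
\[
L_{\ge t}=\bigcup_{r\supseteq t}L_r,\qquad D_{>t}=\bigcup_{r\supsetneq t}D_r .
\]
The next proposition lists all that is used about $N$ and $G$.

\begin{proposition}\label{prop:base}
\begin{itemize}
\item[(N1)] If $z\in N$ and $z\subseteq H_\beta$ with $\beta<\theta$, then $z\in H_{\beta+1}$, $z$ is not an atom, and $gz=\{gy:y\in z\}$ for $g\in G$. In particular $g(x,y)=(gx,gy)$ for $x,y\in H_\theta$.
\item[(N2)] $V_\beta^M\subseteq H_\beta$ for $\beta\le\theta$, and every element of $V_\theta^M$ is invariant.
\item[(N3)] Every $x\in H_\theta$ has a finite support.
\item[(N4)] If $Z\in N$, $Z\subseteq H_\beta$ with $\beta<\theta$, and $Z$ is invariant, then each $g\in G$ permutes $\mathcal P(Z)^N$.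
\item[(N5)] The function $t\mapsto(A_t,D_t,<_t)$ is in $N$. The sets $L_t=A_t\sqcup D_t$ partition the atoms; $A_t$ and $D_t$ are infinite and invariant; and $D_t\hookrightarrow\mathcal P(A_t)$ holds in $N$.
\item[(G1)] For $g\in G$ and $s\in\mathbb T$ there is $h\in G$ that agrees with $g$ on $L_{\ge s}$ and fixes all other atoms.
\item[(G2)] If $E,K,S$ are finite sets of atoms and $K\cap E=\emptyset$, there is $\sigma\in G_E$ with $\sigma[K]\cap S=\emptyset$ that is the identity on each $L_r$ disjoint from $K$.
\end{itemize}
\end{proposition}

\begin{proof}
First, $j(x)=\{j(y):y\in x\}$ for $x\notin\mathbb A$. Indeed $j(x)\in H_\theta\setminus H_0$, so $j(x)$ is a subset of some $H_\beta$; all its elements are therefore in the range of $j$, and $j$ is an $\in$-isomorphism. By $\in$-induction, $j(x)=x$ for pure $x$.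

(N1) We have $z\in H_{\beta+1}\subseteq H_\theta$ by definition. An atom $j(a)$ is a set in $N$, but it has no element in $H_\theta$, since $a$ has no elements, and it differs from $j(\emptyset)=\emptyset$; so it is not a subset of $H_\theta$, and $z$ is not an atom. Write $z=j(x)$ with $x\notin\mathbb A$. Then $gz=j(gx)=\{j(gw):w\in x\}=\{gy:y\in z\}$. For pairs, use that $\theta$ is a limit and apply this to $\{x\}$, $\{x,y\}$ and $(x,y)=\{\{x\},\{x,y\}\}$.

(N2) By induction on $\beta$, using $M\subseteq N$ and $M\subseteq\mathcal V$, we get $V^M_\beta\subseteq H_\beta$ and $V^M_\beta\subseteq H_\beta(\mathbb A)^{\mathcal V}$. Pure sets are fixed by $j$ and by $G$.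

(N3) The object $j^{-1}(x)$ lies in $\mathcal V$, and $j$ carries its support to a support of $x$.

(N4) For $z\in\mathcal P(Z)^N$, (N1) gives $gz\subseteq gZ=Z$, and $gz\in H_\theta\subseteq N$. The inverse map is given by $g^{-1}$.

(N5) In $\mathcal V$, each pair $(t,(A_t,D_t,<_t))$ lies in $H_\delta(\mathbb A)$, since $\delta$ is a limit, so the function lies in $H_{\delta+1}(\mathbb A)^{\mathcal V}$. Its image under $j$ is the required function, because $j$ commutes with pairing and fixes each $t$. As $j$ restricts to an isomorphism of colored orders, $A_t$ is dense in $L_t$, and the map of Lemma~\ref{lem:order}(a) is an injection defined in $N$.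

(G1) holds because $G$ is the full product in $M$ and $\{r:r\supseteq s\}\in M$. For (G2), apply Lemma~\ref{lem:order}(b) in each of the finitely many $L_r$ that meet $K$.
\end{proof}

The action of $G$ need not belong to $N$. We use it only from the outside, to prove statements about elements of $N$. Two consequences of (N1) are used freely: if $E$ supports $x$ and $E'$ supports $y$, then $E\cup E'$ supports $(x,y)$; and a set $Z$ as in (N1) satisfies $gZ=Z$ for all $g$ in a subgroup as soon as $gZ\subseteq Z$ for all $g$ in that subgroup (apply the inclusion to $g^{-1}$).

\subsection{Forcing over $N$}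

The basic theory of forcing does not use choice in the ground model. Let $Q\in N$ be a set of finite partial functions ordered by reverse inclusion, so that $p$ extends $q$ if $p\supseteq q$. Since $N$ is countable there is an $N$-generic filter $F\subseteq Q$, and $N[F]$ is a transitive model of ZF with the ordinals of $N$. For a formula with names as parameters: the relation $p\Vdash\psi$ is definable in $N$; $\psi$ holds in $N[F]$ if and only if some $p\in F$ forces it; an extension of a condition forcing $\psi$ forces $\psi$; no condition forces both $\psi$ and $\neg\psi$; and if $p\not\Vdash\psi$, some extension of $p$ forces $\neg\psi$.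

\section{A root with two leaves}\label{sec:example}

In this section $\mathbb T$ consists of the root and two leaves $s_1,s_2$; we write the index $i$ for $s_i$. In $N$ let
\[
C=(\{s_1\}\times\mathcal P(A_1))\cup(\{s_2\}\times\mathcal P(A_2)),
\]
and let $Q$ be the set of finite partial functions from $D_1\cup D_2$ to $C$. All sets in this section are subsets of $H_{\delta+n}$ for some finite $n$, so Proposition~\ref{prop:base} applies to them. By (N1), (N2), (N4) and (N5), $C$ and $Q$ are invariant. Let $F\subseteq Q$ be generic and $f=\bigcup F$. Since $D_i$ is infinite and conditions are finite, $f$ maps each $D_i$ onto $C$. We show that the forcing adds no subset of $A_1$; the same argument applies to $A_2$.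

Let $x=\dot x^F\subseteq A_1$. The group does not act on names, but it acts on
\[
n_0=\{(p,a)\in Q\times A_1:p\Vdash\check a\in\dot x\},
\]
which is in $N$ and hence has a finite support $E_0$. If $\sigma\in G$ fixes $E_0$ and $a$, then $p\Vdash\check a\in\dot x$ implies $\sigma p\Vdash\check a\in\dot x$. We want to play this against a condition $p'$ forcing the opposite, by moving $\mathrm{dom}\,p$ away from $\mathrm{dom}\,p'$. Points of $E_0$ cannot be moved, so we first fix the values of $f$ on them.

Given $q_1\in Q$, let $E\supseteq E_0\cup\mathrm{dom}\,q_1$ be a finite set of atoms that supports each value of $q_1$. Extend $q_1$ to $q$ with domain $E\cap(D_1\cup D_2)$ by giving the new points the value $(s_1,\emptyset)$. This value is invariant by (N2), so $E$ supports $q$. We claim that $q$ decides $\check a\in\dot x$ for every $a\in A_1$. Otherwise there are $p,p'\supseteq q$ with $p\Vdash\check a\in\dot x$ and $p'\Vdash\check a\notin\dot x$. The set $K=\mathrm{dom}\,p\setminus\mathrm{dom}\,q$ is disjoint from $E$, and it does not contain $a$, \emph{because $a$ has the other color}. By (G2) there is $\sigma\in G_{E\cup\{a\}}$ with $\sigma[K]\cap\mathrm{dom}\,p'=\emptyset$.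 Then $\sigma p=q\cup\sigma(p{\restriction}K)$ is compatible with $p'$ and forces $\check a\in\dot x$, a contradiction. So the conditions that decide $\check a\in\dot x$ for all $a\in A_1$ form a dense set, which is in $N$. For such a $q$ in $F$ we get $x=\{a:(q,a)\in n_0\}\in N$.

Hence in $N[F]$ we have $\mathcal P(A_i)\twoheadrightarrow D_i\twoheadrightarrow C\twoheadrightarrow\mathcal P(A_i)$, and so $\mathcal P^2(A_1)\approx\mathcal P(C)\approx\mathcal P^2(A_2)$ as in Lemma~\ref{lem:twosurj}. Yet $A_1$ does not inject into $A_2$ in $N[F]$. The argument above, with a pair $(a,a')\in A_1\times A_2$ in place of $a$, shows that an injection $i$ would lie in $N$. Let $E$ support $i$ and let $a\in A_1\setminus E$. By (G2) some $\sigma\in G_E$ moves $a$ and fixes $L_2$ pointwise. Then $(\sigma a,i(a))=\sigma(a,i(a))\in i$, so $i$ is not injective.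

For taller trees new subsets cannot be avoided. Suppose that $s$ has a leaf child $r$ and $C_s$ contains a copy of $\mathcal P(A_r)$. The cuts give an injection $d\mapsto c_d$ of $D_r$ into $C_s$ in $N$. Let $f$ be generic for finite partial functions with $f[D_r]\subseteq C_s$, and fix $c^*\in C_s$. Then $\{c_d:f(d)=c^*\}$ differs from every $y\in N$: any condition can be extended at a new point $d\in D_r$ by the value $c^*$ if $c_d\notin y$, and by another value if $c_d\in y$. So the parent set $C_{s^-}$ must contain codes for subsets of $C_s$ that do not yet exist in $N$, namely sets like $n_0$. It cannot contain a copy of $\mathcal P(Q\times C_s)$ for the whole forcing $Q$: the set $C_{s^-}$ injects into $Q$ by $c\mapsto\{(d,c)\}$ for a fixed $d\in D_s$, so we would get $\mathcal P(C_{s^-})\hookrightarrow C_{s^-}$. The way out is to use only the part $Q_s$ of the forcing with domain in $D_{>s}$, which does not mention $C_{s^-}$, and to prove that this part accounts for all new subsets of $C_s$.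

\section{The sets $C_t$ and their supports}\label{sec:sets}

We return to an arbitrary well-founded $\mathbb T\in M$. In $N$, define $C_t$ and then $Q_t$ by recursion on $\rho(t)$:
\[
C_t=(\{\emptyset\}\times A_t)\ \cup\bigcup_{s\in\mathrm{ch}(t)}\bigl(\{s\}\times\mathcal P(Q_s\times C_s)^N\bigr),
\]
and $Q_t$ is the set of finite partial functions $q$ with $\mathrm{dom}\,q\subseteq D_{>t}$ and $q(d)\in C_{r^-}$ whenever $d\in D_r$. If $r\supsetneq t$ then $r^-\supseteq t$, so $Q_t$ depends only on the sets $C_{r'}$ with $r'\supseteq t$, that is, on $C_t$ and on sets of smaller rank. The recursion is therefore legitimate; this is the main use of well-foundedness. For a leaf $t$ we get $C_t=\{\emptyset\}\times A_t$ and $Q_t=\{\emptyset\}$. The copy of $A_t$ in $C_t$ makes $D_t$ inject into $\mathcal P(C_t)$, and the tags $\emptyset$ and $s\neq\emptyset$ keep the pieces disjoint. The forcing will be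
\[
Q=Q_\emptyset,\qquad\text{with conditions defined on finite subsets of } D^+=D_{>\emptyset}.
\]
Note that $p{\restriction}D_{>s}\in Q_s$ for $p\in Q$, and $Q_s\subseteq Q$.

\begin{lemma}\label{lem:size}
For every $t\in\mathbb T$, $C_t\subseteq H_{\beta_t}$ and $Q_t\subseteq H_{\beta_t+3}$, and $C_t$ and $Q_t$ are invariant. Moreover $Q\times C_t\subseteq H_{\beta_\emptyset+5}$.
\end{lemma}

\begin{proof}
If $x,y\in H_\beta$ then $(x,y)\in H_{\beta+2}$. We argue by induction on $\rho(t)$.

\emph{The set $C_t$.} Since $\emptyset\in H_1$ and $a\in H_0$, we have $(\emptyset,a)\in H_3\subseteq H_{\beta_t}$. Let $s\in\mathrm{ch}(t)$. By induction $Q_s\times C_s\subseteq H_{\beta_s+5}$, so each $n\in\mathcal P(Q_s\times C_s)^N$ lies in $H_{\beta_s+6}$. As $s\in V_\delta^M\subseteq H_\delta$, the pair $(s,n)$ lies in $H_{\beta_s+8}$, and $\beta_s+8<\delta+\omega\cdot(\rho(s)+2)\le\beta_t$. For invariance, $g(\emptyset,a)=(\emptyset,ga)$ with $ga\in A_t$, and $g(s,n)=(s,gn)$ by (N2), where $gn\in\mathcal P(Q_s\times C_s)^N$ by (N4) because $Q_s\times C_s$ is invariant. So $gC_t\subseteq C_t$ for all $g\in G$.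

\emph{The set $Q_t$.} For $r'\supseteq t$ we now know that $C_{r'}\subseteq H_{\beta_{r'}}\subseteq H_{\beta_t}$ and that $C_{r'}$ is invariant. An element $q$ of $Q_t$ is a set of pairs in $H_{\beta_t+2}$, so $q\in H_{\beta_t+3}$. Also $gq=\{(gd,g(q(d))):d\in\mathrm{dom}\,q\}$, and for $d\in D_r$ we have $gd\in D_r$ and $g(q(d))\in C_{r^-}$. So $gq\in Q_t$.

The last assertion follows from $Q\subseteq H_{\beta_\emptyset+3}$ and $C_t\subseteq H_{\beta_\emptyset}$.
\end{proof}

Since $\beta_\emptyset+n<\theta$ for finite $n$, Proposition~\ref{prop:base} applies to all these sets and to their subsets in $N$. The proof also shows that $\mathrm{dom}\,gq=g[\mathrm{dom}\,q]$ for $q\in Q$.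

In Section~\ref{sec:example} the point $a$ had the support $\{a\}$, disjoint from the domain of every condition. The general substitute is that elements of $C_t$ have supports in
\[
B_t=L_{\ge t}\setminus D_t ,\qquad\text{which satisfies}\qquad B_t\cap D^+=D_{>t}.
\]
Note that $B_r\subseteq B_t$ for $r\supseteq t$, and that $L_{\ge s}\subseteq B_t$ for $s\in\mathrm{ch}(t)$.

\begin{lemma}\label{lem:support}
Every $c\in C_t$ and every $p\in Q_t$ has a finite support contained in $B_t$.
\end{lemma}

\begin{proof}
We use induction on $\rho(t)$.

\emph{Elements of $C_t$.} The element $(\emptyset,a)$ has the support $\{a\}\subseteq A_t\subseteq B_t$. Let $c=(s,n)$ with $s\in\mathrm{ch}(t)$. By (N3), $n$ has a finite support $E$, but $E$ may contain atoms from anywhere in the tree. We show that $E'=E\cap L_{\ge s}\subseteq B_t$ supports $n$, and hence $c$. Let $g\in G_{E'}$, and let $h$ be given by (G1). Then $h$ fixes $E'$ because $g$ does, and it fixes $E\setminus E'$; so $h\in G_E$ and $hn=n$. Let $z\in n$. By induction $z\in Q_s\times C_s$ has a finite support $u\subseteq B_s\subseteq L_{\ge s}$. Since $h^{-1}g$ fixes $L_{\ge s}$ pointwise, $h^{-1}gz=z$,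 so $gz=hz\in hn=n$. Thus $gn\subseteq n$ for all $g\in G_{E'}$, and therefore $gn=n$ for all $g\in G_{E'}$.

\emph{Elements of $Q_t$.} Let $p\in Q_t$. Its domain is a finite subset of $D_{>t}\subseteq B_t$. For $d\in\mathrm{dom}\,p\cap D_r$, the value $p(d)$ lies in $C_{r^-}$ with $r^-\supseteq t$. It has a finite support in $B_{r^-}\subseteq B_t$, by induction if $r^-\neq t$ and by the previous paragraph if $r^-=t$. The union of $\mathrm{dom}\,p$ and these finitely many supports supports $p$.
\end{proof}

A subset $n$ of $Q_s\times C_s$ may well need points of $D_s$ in its support, as the cuts show. This is why $E$ is intersected with $L_{\ge s}$ and not with $B_s$, and it does no harm because $D_s\subseteq B_t$.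

\section{The generic extension}\label{sec:extension}

Let $F\subseteq Q$ be $N$-generic and $f=\bigcup F$. For $d\in D_r$, $r\ne\emptyset$, the conditions defined at $d$ are dense, as $C_{r^-}\ne\emptyset$. For $c\in C_{r^-}$, the conditions taking the value $c$ at some point of $D_r$ are dense, as $D_r$ is infinite and conditions are finite. So $f$ is a function on $D^+$ and
\begin{equation}\label{eq:onto}
f{\restriction}D_r:D_r\to C_{r^-}\text{ is onto for every }r\ne\emptyset.
\end{equation}
Every finite subset of $f$ belongs to $F$: it is contained in the union of finitely many elements of $F$, hence in a single element of $F$, and $F$ is closed under taking weaker conditions. For $n\subseteq Q_s\times C_s$ put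
\[
n^f=\{c\in C_s:\text{there is }p\subseteq f\text{ with }(p,c)\in n\}.
\]

\begin{proposition}\label{prop:names}
Let $s\in\mathbb T$. Every $x\in N[F]$ with $x\subseteq C_s$ equals $n^f$ for some $n\in N$ with $n\subseteq Q_s\times C_s$.
\end{proposition}

Fix $s$ and a name $\dot x$ with $x=\dot x^F$, and let
\[
n_0=\{(p,c)\in Q\times C_s:p\Vdash\check c\in\dot x\}.
\]
This set is in $N$ by definability of forcing, so by Lemma~\ref{lem:size} and (N3) it has a finite support $E_0$. It is a code for $x$, but it uses all of $Q$. Call $q\in Q$ \emph{good} if
\[
(p,c)\in n_0\text{ and }p\supseteq q\quad\text{imply}\quad\bigl(q\cup(p{\restriction}D_{>s}),\,c\bigr)\in n_0 .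
\]
Below a good condition, only the part of $p$ in $Q_s$ matters. The set of good conditions is defined from $n_0$ without reference to $G$, so it belongs to $N$.

\begin{lemma}\label{lem:good}
The good conditions are dense in $Q$.
\end{lemma}

\begin{proof}
Let $q_1\in Q$. We need an extension $q$ and a finite set $E\supseteq E_0$ such that $E$ supports $q$ and $q$ is defined on all of $E\cap D^+$. Enlarging the domain could call for larger supports, and these for a larger domain; invariant values stop this after one step. Let $E\supseteq E_0\cup\mathrm{dom}\,q_1$ be a finite set of atoms containing a support of each value of $q_1$, and put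
\[
q=q_1\cup\{(d,(r,\emptyset)):r\ne\emptyset,\ d\in(D_r\cap E)\setminus\mathrm{dom}\,q_1\}.
\]
Here $(r,\emptyset)\in C_{r^-}$, because $r\in\mathrm{ch}(r^-)$ and $\emptyset\subseteq Q_r\times C_r$, and $(r,\emptyset)$ is invariant by (N2). So $q\in Q$, $q\supseteq q_1$, $\mathrm{dom}\,q=E\cap D^+$, and $E$ supports $q$.

Suppose that $q$ is not good. Then there are $(p,c)\in n_0$ with $p\supseteq q$ and, writing $\bar p=p{\restriction}D_{>s}\in Q_s$, a condition $p'\supseteq q\cup\bar p$ with $p'\Vdash\check c\notin\dot x$. By Lemma~\ref{lem:support}, $c$ and $\bar p$ have finite supports $u,v\subseteq B_s$. Let $E^*=E\cup u\cup v$. Since $B_s\cap D^+=D_{>s}$,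
\[
E^*\cap D^+\subseteq(E\cap D^+)\cup D_{>s}=\mathrm{dom}\,q\cup D_{>s}.
\]
Hence $K=\mathrm{dom}\,p\setminus(\mathrm{dom}\,q\cup D_{>s})$, a finite subset of $D^+$, is disjoint from $E^*$. By (G2) there is $\sigma\in G_{E^*}$ with $\sigma[K]\cap\mathrm{dom}\,p'=\emptyset$. We have $p=q\cup\bar p\cup(p{\restriction}K)$, and $\sigma$ fixes $q$ and $\bar p$, so
\[
\sigma p=q\cup\bar p\cup\sigma(p{\restriction}K),
\]
and $\sigma p\in Q$ by invariance of $Q$. The first two parts are contained in $p'$, and the third has domain $\sigma[K]$, disjoint from $\mathrm{dom}\,p'$. So $\sigma p\cup p'$ is a condition. Since $\sigma$ fixes $c$ and $n_0$, we get $(\sigma p,c)=\sigma(p,c)\in n_0$, that is, $\sigma p\Vdash\check c\in\dot x$. Then $\sigma p\cup p'$ forces both $\check c\in\dot x$ and $\check c\notin\dot x$, a contradiction.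
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:names}]
By Lemma~\ref{lem:good} there is a good $q\in F$. In $N$ let
\[
n=\{(p{\restriction}D_{>s},c):(p,c)\in n_0,\ p\supseteq q\}\subseteq Q_s\times C_s .
\]
If $c\in x$, then $c\in C_s$ and some element of $F$ forces $\check c\in\dot x$; a common extension $p\in F$ of it and $q$ has $(p,c)\in n_0$. Then $(p{\restriction}D_{>s},c)\in n$ and $p{\restriction}D_{>s}\subseteq f$, so $c\in n^f$. Conversely, if $c\in n^f$, there is $p\supseteq q$ with $(p,c)\in n_0$ and $p{\restriction}D_{>s}\subseteq f$. The condition $q\cup(p{\restriction}D_{>s})$ is a finite subset of $f$, so it lies in $F$, and it forces $\check c\in\dot x$ because $q$ is good. So $c\in x$.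
\end{proof}

\begin{proof}[Proof of the first assertion of Theorem~\ref{thm:tree}]
The model $N[F]\supseteq N\supseteq M$ is a transitive model of ZF with the ordinals of $M$, and it contains the family $(C_t)_{t\in\mathbb T}$. Work in $N[F]$, with power sets computed there, and let $s\in\mathrm{ch}(t)$. We verify \eqref{eq:cycle}.
\begin{itemize}
\item By (N5), $D_s\hookrightarrow\mathcal P(A_s)^N\subseteq\mathcal P(A_s)$. Since $a\mapsto(\emptyset,a)$ injects $A_s$ into $C_s$, (Z2) gives $D_s\hookrightarrow\mathcal P(C_s)$, and (Z1) gives $\mathcal P(C_s)\twoheadrightarrow D_s$.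
\item $D_s\twoheadrightarrow C_t$ by \eqref{eq:onto}, since $s^-=t$.
\item Map $(s,n)\in C_t$ to $n^f$ and all other elements of $C_t$ to $\emptyset$. Since $(s,n)\in C_t$ for every $n\in\mathcal P(Q_s\times C_s)^N$, this map is onto $\mathcal P(C_s)$ by Proposition~\ref{prop:names}.
\end{itemize}
So $\mathcal P(C_s)\twoheadrightarrow C_t\twoheadrightarrow\mathcal P(C_s)$, and by Lemma~\ref{lem:twosurj} the sets $X_t=\mathcal P(C_t)$ are as required. By Section~\ref{sec:reduction}, this completes the proofs of Theorems~\ref{thm:tree} and~\ref{thm:main}.
\end{proof}

\begin{remark}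
Well-foundedness of $\mathbb T$ cannot be dropped from Theorem~\ref{thm:tree}. If $t_0\subsetneq t_1\subsetneq\cdots$ were the nodes of an infinite branch, then $\mathcal P^3(X_{t_{3n+3}})\approx X_{t_{3n}}$ in the model, and by (Z5) the Hartogs numbers of the sets $X_{t_{3n}}$, computed in a transitive model, would form an infinite decreasing sequence of ordinals. Choice in $M$ gave the rank function $\rho$ and the hypothesis on $\mathcal U$ in the embedding theorem, and countability of $M$ gave the generic filters.
\end{remark}

\begin{thebibliography}{9}

\bibitem{specker}
\emph{580- Specker Trees},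
\texttt{https://andrescaicedo.wordpress.com/2011/02/11/580-specker-trees/}

\bibitem{jech}
T.~Jech, \emph{The Axiom of Choice}.

\end{thebibliography}
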